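\title{Two series for $1/\pi$ and the modular curve $X_0(26)$}

\begin{abstract}
Let $S_n(x)=\sum_{i,j=0}^n\binom ni^2\binom nj^2\binom{i+j}ix^{i+j}$. We prove the two conjectured identities
\[
\sum_{k\ge0}(7k+1)\frac{S_k(1/11)}{9^k}=\frac{5445}{104\sqrt{39}\,\pi},\qquad
\sum_{k\ge0}(1365k+181)\frac{S_k(1/18)}{16^k}=\frac{1377}{\sqrt2\,\pi}.
\]
Both series come from the generating function $\sum_nS_n(x)z^n$ at points of the curve $1/x=1/z+2$. On this curve the generating function satisfies a linear differential equation of order three and is, up to the factor $1+2z$, a modular form of weight two on $\Gamma_0(26)$ expanded in a Hauptmodul of $\Gamma_0(26)+$. The identities arise at $\tau=i\sqrt{3/26}$ and $\tau=i\sqrt{5/26}$, through modular equations of degree $3$ and $5$.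
\end{abstract}

\section{Introduction}\label{sec:intro}

For integers $m,n\ge0$ let
\[
S_n^{(m)}(x)=\sum_{i,j=0}^n\binom ni^m\binom nj^m\binom{i+j}ix^{i+j}.
\]
These polynomials are studied in \cite{source}, the source of the problem treated here: to prove or disprove two conjectured series for $1/\pi$ built from the case $m=2$. Both are true.

\begin{theorem}\label{thm:main}
\[
\sum_{k=0}^\infty(7k+1)\frac{S_k^{(2)}(1/11)}{9^k}=\frac{5445}{104\sqrt{39}\,\pi},\qquad
\sum_{k=0}^\infty(1365k+181)\frac{S_k^{(2)}(1/18)}{16^k}=\frac{1377}{\sqrt2\,\pi}.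
\]
\end{theorem}

We write $S_n=S_n^{(2)}$. Without the factor $\binom{i+j}i$ the sum $S_n(x)$ would be the square of $L_n(x)=\sum_i\binom ni^2x^i$. The factor couples the two copies of $L_n$, and it does so through a constant term: if $\operatorname{CT}_t$ denotes the coefficient of $t^0$, then $\operatorname{CT}_t\,(1+t)^i(1+1/t)^j=\binom{i+j}i$, so that
\begin{equation}\label{eq:CT}
S_n(x)=\operatorname{CT}_t\;L_n\bigl(x(1+t)\bigr)\,L_n\bigl(x(1+1/t)\bigr).
\end{equation}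
Put $G(x,z)=\sum_{n\ge0}S_n(x)z^n$, $\theta_z=z\partial_z$ and $\theta_x=x\partial_x$. Each series in Theorem~\ref{thm:main} is a combination of $\theta_zG$ and $G$ at one point, $(x,z)=(\frac1{11},\frac19)$ or $(\frac1{18},\frac1{16})$. At $x=0$ we have $G=1/(1-z)$, and such combinations are rational in $z$; so $\pi$ has to come from a relation between $x$ and $z$. One relation is in plain sight: $11=9+2$ and $18=16+2$. Both points lie on the curve
\[
\mathcal C:\quad x=\frac z{1+2z},\qquad\text{that is,}\quad\frac1x=\frac1z+2 .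
\]
We restrict $G$ and $\theta_zG$ to $\mathcal C$,
\[
g(z)=\sum_{n\ge0}S_n\Bigl(\frac z{1+2z}\Bigr)z^n,\qquad h(z)=\sum_{n\ge0}n\,S_n\Bigl(\frac z{1+2z}\Bigr)z^n,
\]
so that the two series are $7h+g$ at $z=\frac19$ and $1365h+181g$ at $z=\frac1{16}$. Let $\theta=z\frac d{dz}$ and
\begin{gather*}
Q=1-2z-15z^2-16z^3,\qquad R=(1+4z)Q=1+2z-23z^2-76z^3-64z^4,\\
U=-\tfrac12z+\tfrac{31}4z^2+49z^3+63z^4 .
\end{gather*}
The next theorem describes $g$ and $h$.

\begin{theorem}\label{thm:structure}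
Parts \textup{(a)--(c)} are identities of formal power series in $z$.
\begin{itemize}
\item[(a)] $2(1+z+z^2)\,h=z\,g+(1+z)(1+2z)\,\theta g$.
\item[(b)] $(1+z)\,g=\displaystyle\sum_{j,k\ge0}\binom{2j}j\binom{2k}k\binom{j+k}j^2\alpha^j\beta^k$ with $\alpha=\dfrac{z^2}{(1+2z)^2}$, $\beta=\dfrac z{(1+z)^2}$.
\item[(c)] $f:=g/(1+2z)$ satisfies $\theta\bigl(R\,\theta^2f+\frac12(\theta R)\,\theta f-2Uf\bigr)=2U\,\theta f$.
\item[(d)] There are a Hauptmodul $z=z(\tau)$ of $\Gamma_0(26)+$ and a form $f^*$ of weight $2$ on $\Gamma_0(26)$, defined in \eqref{eq:zf}, such that $g(z(it))=(1+2z(it))\,f^*(it)$ for all $t>1/\sqrt{26}$.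
\end{itemize}
\end{theorem}

\begin{example}\label{ex:first}
The first coefficients can be found by hand. We have $S_1=1+2x+2x^2$, $S_2=1+8x+34x^2+\cdots$, $S_3=1+18x+\cdots$, and on $\mathcal C$ we have $x=z-2z^2+4z^3-\cdots$, $x^2=z^2-4z^3+\cdots$. Hence
\begin{align*}
g&=1+z+(2+1)z^2+(-4+2+8+1)z^3+(8-8-16+34+18+1)z^4+\cdots\\
&=1+z+3z^2+7z^3+37z^4+\cdots,\\
h&=z+(2+2)z^2+(-4+2+16+3)z^3+\cdots=z+4z^2+17z^3+\cdots,\\
f&=1-z+5z^2-3z^3+43z^4+\cdots .
\end{align*}
Both sides of (a) equal $2z+10z^2+44z^3+\cdots$. The five coefficients of $f$ reappear in Section~\ref{sec:modular} as coefficients of the modular form $f^*$.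
\end{example}

\subsection*{How $\pi$ enters}
Part (d) is the reason to expect formulas for $1/\pi$, and the mechanism shows already at the point $\tau=i/\sqrt{26}$. Let $q=e^{2\pi i\tau}$ and $\theta_q=q\frac d{dq}=\frac1{2\pi i}\frac d{d\tau}$; on the axis $\tau=it$ we have $\frac d{dt}=-2\pi\theta_q$. Section~\ref{sec:modular} shows that
\[
f^*\Bigl(\frac{-1}{26\tau}\Bigr)=-26\tau^2f^*(\tau),\qquad \theta_qz=\sigma zf^*\quad\text{with}\quad\sigma^2=R(z),
\]
and that $f^*(i/\sqrt{26})\ne0$. For $a(t)=f^*(it)$ the first equation reads $a(\frac1{26t})=26t^2a(t)$. Its logarithmic derivative at the fixed point $t=1/\sqrt{26}$ is $-a'/a=2\sqrt{26}+a'/a$, that is,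
\[
\frac{\theta_qf^*}{f^*}\Bigl(\frac i{\sqrt{26}}\Bigr)=\frac{\sqrt{26}}{2\pi}.
\]
For $t>1/\sqrt{26}$, part (d) and the chain rule give $\theta_qf^*/f^*=\sigma\,\theta f(z)$, an algebraic function of $z$ times a series in $z$. The number $1/\pi$ thus comes from the factor $\tau^2$ in the functional equation. At this particular point, however, the formula degenerates: $z$ tends to the positive zero of $Q$, so $\sigma\to0$ and $\theta f$ is unbounded. We therefore move up the axis to $\tau_0=i\sqrt{\ell/26}$ with $\ell=3,5$. The involution $\tau\mapsto-1/(26\tau)$ sends $\tau_0$ to $\tau_0/\ell$, so the functional equation now links two different points, and we need the algebraic relation between a modular function at $\tau$ and at $\ell\tau$, the modular equation of degree $\ell$. It gives $z(\tau_0)=\frac19$ for $\ell=3$ and $z(\tau_0)=\frac1{16}$ for $\ell=5$.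

\subsection*{Outline}
The method yields a combination of $g$ and $\theta g$, whereas the series involve $h$, a derivative of $G$ across the curve; part (a) converts one into the other. Parts (a) and (b) follow from a representation by elliptic integrals (Section~\ref{sec:elliptic}). The double series in (b) satisfies a system of partial differential equations, and on $\mathcal C$ one extra linear relation holds (Section~\ref{sec:system}); this yields the third-order equation (c) (Section~\ref{sec:ode}). The form $f^*$ satisfies the same equation, which proves (d) (Section~\ref{sec:modular}). Sections \ref{sec:pi}--\ref{sec:end} carry out the evaluation at $\tau_0$. The only outside data are the first Fourier coefficients of two newforms of level $26$, taken from \cite{Cremona}.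

\section{Elliptic integrals and the curve $\mathcal C$}\label{sec:elliptic}

By \eqref{eq:CT}, $G$ is a constant term of $F(a,b,z)=\sum_{n\ge0}L_n(a)L_n(b)z^n$. We show that $F$ is a complete elliptic integral. For $\Pi>\kappa\ge0$ put
\begin{equation}\label{eq:I}
I(\Pi,\kappa)=\frac1\pi\int_0^\pi\frac{d\varphi}{\sqrt{\Pi+\kappa\cos\varphi}}
=\sum_{k\ge0}\binom{4k}{2k}\binom{2k}k\Bigl(\frac{\kappa^2}{64}\Bigr)^{k}\Pi^{-2k-1/2}.
\end{equation}
The series comes from the binomial expansion: $\binom{-1/2}{2k}=16^{-k}\binom{4k}{2k}$, the mean of $\cos^{2k}\varphi$ over $[0,\pi]$ is $4^{-k}\binom{2k}k$, and the odd powers have mean $0$. The function $I$ is homogeneous of degree $-\frac12$.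

\begin{lemma}\label{lem:four}
Let $\xi_1<\xi_2<\xi_3<\xi_4$ and define $\Pi,\kappa$ by $\Pi+\kappa=(\xi_3-\xi_1)(\xi_4-\xi_2)$, $\Pi-\kappa=(\xi_4-\xi_1)(\xi_3-\xi_2)$. Then $\Pi>\kappa>0$ and
\[
\int_{\xi_1}^{\xi_2}\frac{d\xi}{\sqrt{|\prod_i(\xi-\xi_i)|}}=\int_{\xi_3}^{\xi_4}\frac{d\xi}{\sqrt{|\prod_i(\xi-\xi_i)|}}=\pi\,I(\Pi,\kappa).
\]
\end{lemma}

\begin{proof}
We have $2\kappa=(\xi_2-\xi_1)(\xi_4-\xi_3)>0$. The substitution $\xi=(\xi_1+\xi_2u^2)/(1+u^2)$ turns the first integral into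
\[
2\int_0^\infty\frac{du}{\sqrt{\bigl((\xi_3-\xi_1)+(\xi_3-\xi_2)u^2\bigr)\bigl((\xi_4-\xi_1)+(\xi_4-\xi_2)u^2\bigr)}},
\]
and $u=\sqrt{(\xi_3-\xi_1)/(\xi_3-\xi_2)}\,\tan\varphi$ turns this into
\[
2\int_0^{\pi/2}\frac{d\varphi}{\sqrt{(\Pi-\kappa)\cos^2\varphi+(\Pi+\kappa)\sin^2\varphi}}=2\int_0^{\pi/2}\frac{d\varphi}{\sqrt{\Pi-\kappa\cos2\varphi}}=\pi I(\Pi,\kappa).
\]
The reflection $\xi\mapsto-\xi$ carries the second integral to the first one for the roots $-\xi_4<-\xi_3<-\xi_2<-\xi_1$, which have the same $\Pi$ and $\kappa$.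
\end{proof}

\begin{lemma}\label{lem:F}
Let $\Pi=1-2z(1+a)(1+b)+z^2(1-a)^2(1-b)^2$. In $\mathbb Q[a,b][[z]]$,
\begin{equation}\label{eq:F}
F=\sum_{k\ge0}\binom{4k}{2k}\binom{2k}k(z^2ab)^k\,\Pi^{-2k-1/2}.
\end{equation}
\end{lemma}

\begin{proof}
Take $a,b,z>0$ small, $A=\sqrt a$, $B=\sqrt b$. Expanding $(1+Ae^{i\varphi})^n(1+Ae^{-i\varphi})^n$ gives $L_n(a)=\frac1\pi\int_0^\pi(1+a+2A\cos\varphi)^nd\varphi$. Write $L_n(a)$ and $L_n(b)$ in this way, sum the geometric series in $z$, and integrate over the angle that belongs to $b$, using $\frac1\pi\int_0^\pi\frac{d\psi}{c-c'\cos\psi}=(c^2-c'^2)^{-1/2}$ for $c>c'\ge0$. The result is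
\[
F=\frac1\pi\int_0^\pi\frac{d\varphi}{\sqrt{(1-z\xi(1+B)^2)(1-z\xi(1-B)^2)}},\qquad \xi=1+a+2A\cos\varphi .
\]
Take $\xi$ as variable and put $\xi_{1},\xi_2=(1\mp A)^2$, $\xi_{3},\xi_4=1/(z(1\pm B)^2)$. Then $|d\varphi|=|d\xi|/\sqrt{(\xi-\xi_1)(\xi_2-\xi)}$, and the radicand is $z^2(1-b)^2(\xi_3-\xi)(\xi_4-\xi)$. By Lemma~\ref{lem:four} and homogeneity, $F=I(\Pi_0,\kappa_0)$ with
\begin{align*}
\Pi_0+\kappa_0&=\bigl(1-z(1-A)^2(1+B)^2\bigr)\bigl(1-z(1+A)^2(1-B)^2\bigr)=\Pi+8zAB,\\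
\Pi_0-\kappa_0&=\bigl(1-z(1+A)^2(1+B)^2\bigr)\bigl(1-z(1-A)^2(1-B)^2\bigr)=\Pi-8zAB .
\end{align*}
So $F=I(\Pi,8zAB)$, and \eqref{eq:I} gives \eqref{eq:F} for small positive $a,b,z$. Both sides are analytic near $0$, hence equal as power series, and on both sides the coefficient of $z^n$ is a polynomial in $a,b$.
\end{proof}

Substitute $a=x(1+t)$, $b=x(1+1/t)$; everything now takes place in $\mathbb Q[x,t^{\pm1}][[z]]$, and $G=\operatorname{CT}_tF$. With $T=2+t+1/t$ we have $ab=x^2T$, $a+b=xT$, and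
\[
\Pi=(1-z)^2-2c_1T+c_2T^2,\qquad c_1=zx\bigl[(1+x)+z(1-x)\bigr],\qquad c_2=z^2x^2(1-x)^2 .
\]

\subsection*{The derivative across the curve}
We want a first-order relation among $G$, $\theta_zG$, $\theta_xG$, and the homogeneity of $I$ suggests one. Here $\kappa^2=64z^2x^2T$. If a vector field $\mathcal D$ in the $(x,z)$-plane multiplies $zx$, $(1-z)^2$, $c_1$, $c_2$ by one and the same function $c$, then it multiplies $\Pi$ and $\kappa$ by $c$ and $F$ by $-c/2$, whatever $t$ is, and this survives the constant term. Normalize the coefficient of $\theta_z$ to be $1-z$. The condition on $(1-z)^2$ gives $c=-2z$, and the condition on $zx$ then gives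
\[
\mathcal D=(1-z)\theta_z-(1+z)\theta_x .
\]
Next, $\mathcal Dc_2/c_2=-4z+2(1+z)\frac x{1-x}$, which equals $-2z$ exactly when $(1+z)x=z(1-x)$. This is the equation of $\mathcal C$: off the curve no such vector field exists. The condition on $c_1$ is one more equation, and it holds on $\mathcal C$.

\begin{proof}[Proof of Theorem~\ref{thm:structure}(a)]
On $\mathcal C$ we have $zx=(1+2z)x^2$ and
\begin{gather*}
(1+2z)(1+x)=1+3z,\qquad (1+2z)(1-x)=1+z,\\
(1+2z)(1+2x)=1+4z,\qquad(1+2z)(1-2x)=1 .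
\end{gather*}
Since $\theta_zc_1=zx[(1+x)+2z(1-x)]$ and $\theta_xc_1=zx[(1+2x)+z(1-2x)]$, we get on $\mathcal C$
\[
c_1=x^2(1+4z+z^2),\qquad\theta_zc_1=x^2(1+5z+2z^2),\qquad\theta_xc_1=x^2(1+5z),
\]
so $\mathcal Dc_1=x^2(-2z-8z^2-2z^3)=-2zc_1$. Hence $\mathcal D\Pi=-2z\Pi$ on $\mathcal C$, while $\mathcal D(z^2x^2T)=-4z\cdot z^2x^2T$. The $k$-th term of \eqref{eq:F} is multiplied by $-4zk+2z(2k+\frac12)=z$. Thus $\mathcal DF=zF$ and $\mathcal DG=zG$ on $\mathcal C$. There $h=\theta_zG$, and $\theta x=x/(1+2z)$ gives $\theta g=\theta_zG+\frac1{1+2z}\theta_xG$. Therefore $(1-z)h-(1+z)(1+2z)(\theta g-h)=zg$, which is (a).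
\end{proof}

\subsection*{A double hypergeometric series}
The constant term of \eqref{eq:F} is hard to take because $T$ sits inside the powers of $\Pi$. On $\mathcal C$ the quantities $\Pi\pm\kappa$ factor in a second way, and Lemma~\ref{lem:four}, read backwards, expands $F$ in powers of $T$.

\begin{proof}[Proof of Theorem~\ref{thm:structure}(b)]
On $\mathcal C$ we have $c_2=x^4(1+z)^2$. With $r^2=x^2T$ we get $z^2ab=z^2r^2$, $\Pi=(1-z)^2-2(1+4z+z^2)r^2+(1+z)^2r^4$, and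
\[
\Pi\pm8zr=(1+z)^2(1-r^2)^2-4z(1\mp r)^2=(1+z)^2\,(1\mp r)^2\bigl((1\pm r)^2-4\beta\bigr).
\]
The right side of \eqref{eq:F} is now a convergent power series in the two variables $z$ and $r^2$, equal to $I(\Pi,8zr)$ for small $r,z>0$. Apply the second integral of Lemma~\ref{lem:four} to the roots $0<4\beta<(1-r)^2<(1+r)^2$, for which the two products are $(\Pi\pm8zr)/(1+z)^2$, and substitute $\xi=1+r^2+2r\cos\varphi=|1+re^{i\varphi}|^2$:
\begin{align*}
(1+z)\,I(\Pi,8zr)&=\frac1\pi\int_0^\pi\frac{d\varphi}{\sqrt{\xi(\xi-4\beta)}}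
=\sum_k\binom{2k}k\beta^k\,\frac1{2\pi}\int_0^{2\pi}\frac{d\varphi}{|1+re^{i\varphi}|^{2k+2}}\\
&=\sum_{j,k}\binom{2k}k\binom{j+k}j^2\beta^kr^{2j};
\end{align*}
the last step is Parseval's identity for $(1+re^{i\varphi})^{-k-1}=\sum_j\binom{j+k}j(-r)^je^{ij\varphi}$. This is an identity of power series in $z$ and $r^2$. Substitute $r^2=\alpha T$ (note $\alpha=x^2$ on $\mathcal C$) and use $\operatorname{CT}_tT^j=\binom{2j}j$.
\end{proof}

\subsection*{Convergence}
The cubic $Q$ decreases on $[0,\infty)$ from $Q(0)=1$ to $-\infty$; let $z^*$ be its positive zero.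

\begin{lemma}\label{lem:conv}
The series defining $g$ and $h$ converge locally uniformly in a complex neighborhood of $[0,z^*)$. Their sums are analytic there, have the formal series as Taylor series at $0$, and satisfy Theorem~\ref{thm:structure}(a).
\end{lemma}

\begin{proof}
Since $\binom{i+j}i\le2^{i+j}$ and a sum of squares of nonnegative numbers is at most the square of their sum, $|S_n(x)|\le L_n(2|x|)^2\le(1+\sqrt{2|x|})^{4n}$. For $0\le z<z^*$, $x=z/(1+2z)$ and $p=\sqrt{2x}$,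
\begin{align*}
\bigl(1-z(1+p)^4\bigr)\bigl(1-z(1-p)^4\bigr)&=\bigl(1-z(1-2x)^2\bigr)^2-32xz\\
&=\frac{(1+3z+4z^2)^2-32z^2(1+2z)^3}{(1+2z)^4}=\frac{(1+4z)^2Q}{(1+2z)^4}>0;
\end{align*}
both numerators equal $1+6z-15z^2-168z^3-368z^4-256z^5$. Each factor on the left equals $1$ at $z=0$ and never vanishes, so $z(1+p)^4<1$ on $[0,z^*)$. By continuity, each point of $[0,z^*)$ is the center of a disk on which $|z|(1+\sqrt{2|x|})^4\le c<1$, and there the series are dominated by $\sum(n+1)c^n$. A locally uniform limit of analytic functions is analytic and its Taylor coefficients are the limits of the Taylor coefficients. The union of the disks is connected, so (a) extends by the identity theorem.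
\end{proof}

\section{A differential system and its restriction to $\mathcal C$}\label{sec:system}

Let $\alpha,\beta$ be independent variables for the moment, and put
\[
J=\sum_{j,k\ge0}A_{jk}\alpha^j\beta^k,\quad A_{jk}=\binom{2j}j\binom{2k}k\binom{j+k}j^2,\qquad\delta_1=\alpha\partial_\alpha,\quad\delta_2=\beta\partial_\beta ,
\]
with $A_{jk}=0$ if an index is negative. The recurrences
\[
j^3A_{jk}=2(2j-1)(j+k)^2A_{j-1,k},\qquad k^3A_{jk}=2(2k-1)(j+k)^2A_{j,k-1}
\]
are of third order, but the common factor $(j+k)^2$ can be cancelled. Take $2j+3k$ times the first minus $j$ times the second, and use $2j^3+3j^2k-k^3=(j+k)^2(2j-k)$: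
\[
(2j^2-jk)A_{jk}=2(2j-1)(2j+3k)A_{j-1,k}-2j(2k-1)A_{j,k-1}
\]
(for $j=k=0$ this is $0=0$). In operator form,
\[
(2\delta_1^2-\delta_1\delta_2)J=2\alpha(2\delta_1+1)(2\delta_1+3\delta_2+2)J-2\beta\,\delta_1(2\delta_2+1)J .
\]
The factors $2\delta_i+1$ simplify if we pass to $H=\sqrt{\alpha\beta}\,J$, which replaces $\delta_i$ by $\delta_i-\frac12$. Put
\begin{gather*}
H_1=\delta_1H,\qquad H_2=\delta_2H,\qquad K=\delta_1\delta_2H,\\
p_1=1-4\alpha,\quad p_2=1-4\beta,\quad m_1=3-3p_1+p_2,\quad m_2=3-3p_2+p_1 .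
\end{gather*}
The equation becomes $(2\delta_1^2-\delta_1\delta_2-\frac32\delta_1+\frac12\delta_2+\frac14)H=4\alpha\delta_1(2\delta_1+3\delta_2-\frac12)H-4\beta(\delta_1-\frac12)\delta_2H$. Collecting terms, and using the symmetry $A_{jk}=A_{kj}$ for the second line,
\begin{equation}\label{eq:sys}
\begin{aligned}
2p_1\,\delta_1H_1&=m_1K+(1+\tfrac{p_1}2)H_1-\tfrac{p_2}2H_2-\tfrac14H,\\
2p_2\,\delta_2H_2&=m_2K+(1+\tfrac{p_2}2)H_2-\tfrac{p_1}2H_1-\tfrac14H.
\end{aligned}
\end{equation}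
To differentiate $K$, apply $\delta_2$ to the first equation. Since $\delta_2p_1=0$ and $\delta_2m_1=\delta_2p_2=p_2-1$,
\[
2p_1\delta_1K-m_1\delta_2K=(p_2+\tfrac{p_1}2)K-(\tfrac{p_2-1}2+\tfrac14)H_2-\tfrac14\cdot2p_2\,\delta_2H_2 .
\]
Inserting the second equation of \eqref{eq:sys}, and using the symmetry again,
\begin{equation}\label{eq:sys2}
\begin{aligned}
2p_1\delta_1K-m_1\delta_2K&=\rho_1:=\tfrac{7p_2+p_1-3}4K+\tfrac{p_1}8H_1-\tfrac{5p_2}8H_2+\tfrac1{16}H,\\
2p_2\delta_2K-m_2\delta_1K&=\rho_2:=\tfrac{7p_1+p_2-3}4K+\tfrac{p_2}8H_2-\tfrac{5p_1}8H_1+\tfrac1{16}H.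
\end{aligned}
\end{equation}
The determinant of this linear system for $\delta_1K,\delta_2K$ is
\[
4p_1p_2-m_1m_2=3\bigl((p_1-p_2)^2+2p_1+2p_2-3\bigr)=3\Delta,\qquad\Delta=(1-4\alpha-4\beta)^2-64\alpha\beta .
\]
So the span of $H,H_1,H_2,K$ over the rational functions is closed under $\delta_1,\delta_2$, and the restriction of $H$ to a curve on which $p_1p_2\Delta\not\equiv0$ satisfies an equation of order at most four. We need order three, and for that one linear relation on $\mathcal C$.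

\subsection*{Restriction to $\mathcal C$}
From now on $\alpha,\beta$ are as in Theorem~\ref{thm:structure}(b). Put
\[
\lambda=(1+z)(1+2z),\qquad\epsilon=1+z+z^2,\qquad N=1+3z+4z^2 ,
\]
and write $\langle c_0,c_1,\dots,c_d\rangle$ for the polynomial $\sum c_iz^i$. We have $\sqrt{\alpha\beta}=z^{3/2}/\lambda$, so by part (b), $H=z^{3/2}f$. The chain rule gives $\theta=T_1\delta_1+T_2\delta_2$ with
\[
T_1=\frac2{1+2z},\qquad T_2=\frac{1-z}{1+z},\qquad p_1=\frac{1+4z}{(1+2z)^2},\qquad p_2=\frac{(1-z)^2}{(1+z)^2}.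
\]
From $\lambda^2=\langle1,6,13,12,4\rangle$, $\lambda^2p_1=\langle1,6,9,4\rangle$, $\lambda^2p_2=\langle1,2,-3,-4,4\rangle$ we get $\lambda^2m_1=\langle1,2,9,20,16\rangle$ and $\lambda^2m_2=\langle1,18,57,52\rangle$. By \eqref{eq:sys},
\begin{equation}\label{eq:curve}
\begin{aligned}
\theta H&=T_1H_1+T_2H_2,\\
\theta H_1&=T_1\delta_1H_1+T_2K=M_1K+b_{11}H_1+b_{12}H_2+b_{10}H,\\
\theta H_2&=T_1K+T_2\delta_2H_2=M_2K+b_{21}H_1+b_{22}H_2+b_{20}H,
\end{aligned}
\end{equation}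
where $M_1=T_1\frac{m_1}{2p_1}+T_2$, $M_2=T_1+T_2\frac{m_2}{2p_2}$ and
\begin{align*}
b_{11}&=\frac1{2(1+2z)}+\frac{1+2z}{1+4z},& b_{12}&=-\frac{(1-z)^2(1+2z)}{2(1+z)^2(1+4z)},& b_{10}&=-\frac{1+2z}{4(1+4z)},\\
b_{22}&=\frac{1-z}{4(1+z)}+\frac{1+z}{2(1-z)},& b_{21}&=-\frac{(1+z)(1+4z)}{4(1-z)(1+2z)^2},& b_{20}&=-\frac{1+z}{8(1-z)}.
\end{align*}
The quadratic $N$ divides $M_1$, $M_2$ and $\Delta$:
\begin{equation}\label{eq:M}
M_1=\frac{2\epsilon N}{(1+z)^2(1+2z)(1+4z)},\qquad M_2=\frac{(5+11z)N}{2(1+2z)^2(1-z^2)},\qquad\Delta=\frac{QN^2}{\lambda^4}.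
\end{equation}
Indeed, over the stated denominators the numerators of $M_1$ and $M_2$ are
\begin{align*}
\lambda^2m_1+(1-z^2)(1+2z)(1+4z)&=2\langle1,4,8,7,4\rangle=2\epsilon N,\\
4(1+2z)(1-z^2)+\lambda^2m_2&=\langle5,26,53,44\rangle=(5+11z)N .
\end{align*}
Since $\alpha=x^2$, we have $\Delta=[(1-2x)^2-4\beta][(1+2x)^2-4\beta]$, and $\lambda^2$ times the two factors is $(1+z)^2-4z(1+2z)^2=Q$ and $(1+4z)^2(1+z)^2-4z(1+2z)^2=\langle1,6,17,24,16\rangle=N^2$.

Suppose that $u_1H_1+u_2H_2+u_0H=0$ on $\mathcal C$. The derivative of this relation contains the term $(u_1M_1+u_2M_2)K$, so we look for $u_1,u_2$ with $u_1M_1+u_2M_2=0$; by \eqref{eq:M} this fixes the ratio $u_1:u_2$, and $N$ cancels from it. We prove the relation by showing that its left side solves a first-order equation.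

\begin{lemma}\label{lem:relation}
On $\mathcal C$ we have $u_1H_1+u_2H_2+u_0H=0$, where
\[
u_1=(5+11z)(1+z)(1+4z),\quad u_2=-4(1-z)(1+2z)\epsilon,\quad u_0=-\tfrac12\lambda(1+9z+2z^2).
\]
\end{lemma}

\begin{proof}
Let $\mathcal V=u_1H_1+u_2H_2+u_0H$ and $c=\frac32+\frac z{1+z}+\frac{2z}{1+2z}$, the logarithmic derivative $\theta\log(z^{3/2}\lambda)$. We claim $\theta\mathcal V=c\mathcal V$, and compare coefficients by means of \eqref{eq:curve}.

\emph{Coefficient of $K$.} By \eqref{eq:M}, $u_1M_1=2(5+11z)\epsilon N/\lambda=-u_2M_2$.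

\emph{Coefficient of $H$.} We have
\[
u_1b_{10}+u_2b_{20}+\theta u_0-cu_0=\lambda\Bigl[-\frac{5+11z}4+\frac\epsilon2-\frac{9z+4z^2}2+\frac34(1+9z+2z^2)\Bigr]=0 .
\]

\emph{Coefficient of $H_1$.} The condition is $\theta u_1+u_1b_{11}+u_2b_{21}+u_0T_1=cu_1$. Divided by $u_1$, with the term $\frac z{1+z}$ cancelled, it reads
\begin{multline*}
\frac{11z}{5+11z}+\frac{4z}{1+4z}+\frac1{2(1+2z)}+\frac{1+2z}{1+4z}+\frac\epsilon{(5+11z)(1+2z)}-\frac{1+9z+2z^2}{(5+11z)(1+4z)}\\=\frac32+\frac{2z}{1+2z}.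
\end{multline*}
Use $\frac{11z}{5+11z}=1-\frac5{5+11z}$, $\frac{1+6z}{1+4z}=\frac32-\frac1{2(1+4z)}$, $\frac{2z}{1+2z}=1-\frac1{1+2z}$ and multiply by $2(5+11z)(1+2z)(1+4z)$. The condition becomes
\[
-10\langle1,6,8\rangle-\langle5,21,22\rangle+3\langle5,31,44\rangle+2\langle1,5,5,4\rangle-2\langle1,11,20,4\rangle=0,
\]
which holds: $-10-5+15+2-2$, $-60-21+93+10-22$, $-80-22+132+10-40$ and $8-8$ all vanish.

\emph{Coefficient of $H_2$.} The condition is $\theta u_2+u_2b_{22}+u_1b_{12}+u_0T_2=cu_2$. Divided by $u_2$, its left side is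
\[
-\frac z{1-z}+\frac{2z}{1+2z}+\frac{z+2z^2}\epsilon+\frac{1-z}{4(1+z)}+\frac{1+z}{2(1-z)}+\frac{(5+11z)(1-z)}{8(1+z)\epsilon}+\frac{1+9z+2z^2}{8\epsilon}.
\]
The three terms with $\epsilon$ add up to $\frac{\langle0,8,24,16\rangle+\langle5,6,-11\rangle+\langle1,10,11,2\rangle}{8(1+z)\epsilon}=\frac{6(1+3z)\epsilon}{8(1+z)\epsilon}$, and the two terms with denominator $1-z$ add up to $\frac12$. The total is $\frac{2z}{1+2z}+\frac12+\frac{3(1+3z)+(1-z)}{4(1+z)}=\frac{2z}{1+2z}+\frac12+\frac{1+2z}{1+z}=c$.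

Hence the power series $\mathcal V/(z^{3/2}\lambda)$ is constant. Since $H_i=\sqrt{\alpha\beta}\,(\delta_i+\frac12)J=z^{3/2}(\frac12+\cdots)$, its value at $z=0$ is $\frac52-\frac42-\frac12=0$.
\end{proof}

Lemma~\ref{lem:relation} and $T_1H_1+T_2H_2=\theta H=z^{3/2}(\theta f+\frac32f)$ are two linear equations for $H_1,H_2$, with $T_1u_2-T_2u_1=-(1-z)\bigl(8\epsilon+\langle5,31,44\rangle\bigr)=-13(1-z)N$. Cramer's rule gives
\begin{equation}\label{eq:H12}
\begin{aligned}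
H_1&=\frac{z^{3/2}(1+2z)}{26N}\bigl[8\epsilon\,\theta f+n_1f\bigr],\\
H_2&=\frac{z^{3/2}(1+z)}{26(1-z)N}\bigl[2(5+11z)(1+4z)\,\theta f+n_2f\bigr],
\end{aligned}
\end{equation}
with $n_1=12\epsilon+\langle1,9,2\rangle=\langle13,21,14\rangle$ and $n_2=3\langle5,31,44\rangle-2\langle1,9,2\rangle=\langle13,75,128\rangle$.

\section{The third-order equation}\label{sec:ode}

We prove Theorem~\ref{thm:structure}(c). In this section a prime denotes $\theta$. By \eqref{eq:H12}, $H_1$ and $H_2$ involve $f,f'$. The second line of \eqref{eq:curve} then expresses $K$ by $f,f',f''$ (Step 1), and \eqref{eq:sys2} expresses $K'$ by $K,f',f$ (Step 2). Together these form a third-order equation, which we compare with (c) (Step 3). The zeros of $N$ appear as poles along the way and must cancel, so we keep the terms with denominator $N$ apart. Put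
\[
i_1=\frac1{1+z},\qquad i_2=\frac1{1+2z},\qquad i_4=\frac1{1+4z},\qquad\nu_1=\frac{2+3z}N=2-\frac{N'}N,\qquad\nu_0=\frac{9+19z}{4N}.
\]
We use the rules $i_k'=i_k^2-i_k$, $\theta\log(1+kz)=1-i_k$, $i_1+i_2=(2+3z)/\lambda$ and
\[
i_1i_2=2i_2-i_1,\qquad i_1i_4=\tfrac13(4i_4-i_1),\qquad i_2i_4=2i_4-i_2 .
\]

\subsection*{Step 1: $K$ in terms of $f$}
We claim that $K=c_K\widetilde K$ with
\begin{gather*}
c_K=\frac{2z^{3/2}\lambda^2(1+4z)}{13N^2},\qquad\widetilde K=f''+k_1f'+k_0f,\qquad k_1=\bar k_1+\nu_1,\qquad k_0=\bar k_0+\nu_0,\\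
\bar k_1=\tfrac{15}4-\tfrac32(i_1+i_2)-\tfrac12i_4,\qquad\bar k_0=\tfrac72-\tfrac{11}4i_1-\tfrac32i_2+\tfrac18i_4 .
\end{gather*}
Let $c_H=z^{3/2}(1+2z)/(26N)$, the prefactor of $H_1$. Then $c_H'/c_H=\frac12-i_2+\nu_1$ and $b_{11}=\frac12+\frac12i_2+\frac12i_4$; let $d=c_H'/c_H-b_{11}=-\frac32i_2-\frac12i_4+\nu_1$. Dividing $M_1K=H_1'-b_{11}H_1-b_{12}H_2-b_{10}H$ by $c_H$ gives
\begin{align*}
\frac{M_1K}{c_H}={}&8\epsilon f''+(8\epsilon'+n_1)f'+n_1'f+d\,(8\epsilon f'+n_1f)\\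
&+\frac{1-z}{2(1+z)(1+4z)}\bigl[2(5+11z)(1+4z)f'+n_2f\bigr]+\frac{13N}{2(1+4z)}f .
\end{align*}
So $c_K=8\epsilon c_H/M_1$, which is the stated value by \eqref{eq:M}. The coefficient of $f'$ gives
\[
k_1-d=\frac{\langle0,8,24,16\rangle+\langle13,34,35,14\rangle+\langle5,6,-11\rangle}{8(1+z)\epsilon}=\frac{(18+30z)\epsilon}{8(1+z)\epsilon}=\frac{15}4-\frac32i_1 ,
\]
as claimed. For the coefficient of $f$, note $\frac12[(1-z)n_2+13(1+z)N]=\langle13,57,72,-38\rangle$, so
\[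
8\epsilon k_0=n_1\bigl(-\tfrac32i_2-\tfrac12i_4+\nu_1\bigr)+21z+28z^2+\langle13,57,72,-38\rangle\,i_1i_4 .
\]
The partial fractions are
\begin{gather*}
n_1i_2=7z+7+6i_2,\qquad n_1i_4=\tfrac72z+\tfrac{35}8+\tfrac{69}8i_4,\qquad n_1\nu_1=\tfrac{21}2z+\tfrac{119}8+\tfrac{89+207z}{8N},\\
\langle13,57,72,-38\rangle\,i_1i_4=-\tfrac{19}2z+\tfrac{239}8-22i_1+\tfrac{41}8i_4 ,
\end{gather*}
whence $8\epsilon k_0=28z^2+\frac{39}4z+\frac{513}{16}-22i_1-9i_2+\frac{13}{16}i_4+\frac{89+207z}{8N}$. On the other hand $8\epsilon(\bar k_0+\nu_0)=28\epsilon-22\epsilon i_1-12\epsilon i_2+\epsilon i_4+8\epsilon\nu_0$, and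
\[
\epsilon i_1=z+i_1,\quad\epsilon i_2=\tfrac z2+\tfrac14+\tfrac34i_2,\quad\epsilon i_4=\tfrac z4+\tfrac3{16}+\tfrac{13}{16}i_4,\quad8\epsilon\nu_0=\tfrac{19}2z+\tfrac{55}8+\tfrac{89+207z}{8N}
\]
give the same expression: the coefficient of $z$ is $28-22-6+\frac14+\frac{19}2=\frac{39}4$ and the constant is $28-3+\frac3{16}+\frac{55}8=\frac{513}{16}$.

\subsection*{Step 2: the derivative of $K$}
We claim that
\begin{equation}\label{eq:Kprime}
\widetilde K'=\Bigl(k_1-\frac32\frac{R'}R\Bigr)\widetilde K-\frac{\Omega_1}{16Q\lambda^2}f'-\frac{\Omega_0}{32Q\lambda^2(1+4z)}f,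
\end{equation}
where
\begin{align*}
\Omega_1&=\langle55,304,542,-92,-889,148,892\rangle,\\
\Omega_0&=\langle117,1124,3802,4532,-3203,-8368,5068,11136\rangle .
\end{align*}
Solving \eqref{eq:sys2} gives $3\Delta\,\delta_1K=2p_2\rho_1+m_1\rho_2$ and $3\Delta\,\delta_2K=m_2\rho_1+2p_1\rho_2$, so $3\Delta K'=2p_2M_2\rho_1+2p_1M_1\rho_2$. By \eqref{eq:M}, $2p_2M_2=\Lambda_1N/\lambda^3$ and $2p_1M_1=\Lambda_2N/\lambda^3$ with
\[
\Lambda_1=(5+11z)(1-z)(1+2z)=\langle5,16,1,-22\rangle,\qquad\Lambda_2=4\epsilon(1+z)=\langle4,8,8,4\rangle,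
\]
and therefore $K'=\frac\lambda{3QN}(\Lambda_1\rho_1+\Lambda_2\rho_2)$.

\emph{The coefficient of $K$.} We have $\lambda^2(7p_2+p_1-3)=\langle5,2,-51,-60,16\rangle$ and $\lambda^2(7p_1+p_2-3)=\langle5,26,21,-12,-8\rangle$. Their products with $\Lambda_1$ and $\Lambda_2$ are
\[
\langle25,90,-218,-1224,-975,1318,1336,-352\rangle,\qquad\langle20,144,332,348,144,-76,-112,-32\rangle,
\]
with sum $3\Xi$, $\Xi=\langle15,78,38,-292,-277,414,408,-128\rangle$. So the coefficient of $K$ in $K'$ is $\Xi/(4QN\lambda)$. For \eqref{eq:Kprime} it must equal $c_K'/c_K+k_1-\frac32R'/R$. Since $c_K'/c_K=\frac52-2(i_1+i_2)-i_4+2\nu_1$ and $R'/R=Q'/Q+1-i_4$, this is $\frac{19}4-\frac72(i_1+i_2)+3\nu_1-\frac32Q'/Q$. With $Q'=-2\langle0,1,15,24\rangle$ we must show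
\[
\Xi=19QN\lambda-14(2+3z)QN+12(2+3z)Q\lambda+12\langle0,1,15,24\rangle N\lambda .
\]
The four summands are the rows of the following table, and the column sums are the coefficients of $\Xi$.
\begin{center}\footnotesize\setlength{\arraycolsep}{4pt}
$\begin{array}{rrrrrrrr}
z^0&z^1&z^2&z^3&z^4&z^5&z^6&z^7\\\hline
19&76&-228&-2242&-6631&-9994&-7752&-2432\\
-28&-70&434&2646&5922&6328&2688&0\\
24&60&-420&-2244&-4212&-3576&-1152&0\\
0&12&252&1548&4644&7656&6624&2304
\end{array}$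
\end{center}

\emph{The remaining terms.} We have $\Lambda_1-5\Lambda_2=-3Z_1$, $\Lambda_2-5\Lambda_1=-3Z_2$, $\Lambda_1+\Lambda_2=3Z_0$ with
\[
Z_1=\langle5,8,13,14\rangle,\qquad Z_2=\langle7,24,-1,-38\rangle,\qquad Z_0=\langle3,8,3,-6\rangle,
\]
so the rest of $K'$ is $\frac\lambda{8QN}[-p_1Z_1H_1-p_2Z_2H_2+\frac12Z_0H]$. Insert \eqref{eq:H12} and divide by $c_K$. The result is
\begin{multline*}
-\frac1{32Q\lambda^2(1+4z)}\Bigl[(1+z)(1+4z)Z_1(8\epsilon f'+n_1f)\\+(1-z)(1+2z)Z_2\bigl(2(5+11z)(1+4z)f'+n_2f\bigr)-13\lambda NZ_0f\Bigr],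
\end{multline*}
which has the form of \eqref{eq:Kprime} with $\Omega_1=\Lambda_2Z_1+\Lambda_1Z_2$ and $\Omega_0=(1+z)(1+4z)Z_1n_1+(1-z)(1+2z)Z_2n_2-13\lambda NZ_0$. The two summands of $\Omega_1$ are
\[
\langle20,72,156,244,248,164,56\rangle,\qquad\langle35,232,386,-336,-1137,-16,836\rangle,
\]
and the three summands of $\Omega_0$ are
\begin{gather*}
\langle65,534,1712,3438,4939,4844,2884,784\rangle,\\
\langle91,928,3338,3512,-5841,-12848,1092,9728\rangle,\\
\langle-39,-338,-1248,-2418,-2301,-364,1092,624\rangle .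
\end{gather*}
This proves \eqref{eq:Kprime}.

\subsection*{Step 3: comparison with (c)}
Let $\widehat K=Rf''+\frac12R'f'-2Uf=R\widetilde K+(\frac12R'-Rk_1)f'-(Rk_0+2U)f$. We must show $\widehat K'=2Uf'$. Differentiate, insert \eqref{eq:Kprime}, and replace $f''$ by $\widetilde K-k_1f'-k_0f$. The coefficient of $\widetilde K$ is $R'+(Rk_1-\frac32R')+(\frac12R'-Rk_1)=0$. The coefficients of $f'$ and $f$ show that (c) follows from
\begin{align}
-\frac{(1+4z)\Omega_1}{16\lambda^2}+\tfrac12R''-\tfrac32R'k_1+R(k_1^2-k_1'-k_0)-4U&=0,\label{eq:A}\\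
-\frac{\Omega_0}{32\lambda^2}-\tfrac32R'k_0+R(k_1k_0-k_0')-2U'&=0.\label{eq:B}
\end{align}
In both we first collect the terms with denominator $N$, then those with denominator $1+4z$; both denominators cancel, and a polynomial identity of degree $8$ remains. We use $R'=\langle0,2,-46,-228,-256\rangle$, $\lambda R=\langle1,5,-15,-141,-338,-344,-128\rangle$, $Ri_4=Q$, $R'i_4=Q'+Q-Qi_4$, $\lambda^2i_1=\langle1,5,8,4\rangle$ and $\lambda^2i_2=\langle1,4,5,2\rangle$.

\begin{proof}[Proof of \eqref{eq:A}]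
From $\nu_1'=3z/N-\nu_1(2-\nu_1)$ we get $\nu_1^2-\nu_1'=(4+3z)/N$, hence $\nu_1^2-\nu_1'-\nu_0=7(1-z)/(4N)$. The terms containing $N$ are
\[
R(\nu_1^2-\nu_1'-\nu_0)+\bigl(2R\bar k_1-\tfrac32R'\bigr)\nu_1=\frac{7(1-z)\lambda R+2(2+3z)\Upsilon}{4\lambda N},
\]
where
\[
\Upsilon=4\lambda R\bar k_1-3\lambda R'=\lambda(15R-2Q-3R')-6(2+3z)R=\langle1,25,173,427,318,-272,-384\rangle .
\]
The numerator is $\langle11,134,702,1864,2455,778,-1656,-1408\rangle=NV_1$ with
\[
V_1=\langle11,101,355,395,-150,-352\rangle,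
\]
so these terms equal $V_1/(4\lambda)$. Next, the rules for $i_k$ give
\[
\bar k_1^2=\tfrac{225}{16}+\tfrac94(i_1^2+i_2^2)+\tfrac14i_4^2-\tfrac{65}4i_1-\tfrac{15}4i_2+\tfrac54i_4,
\]
and hence
\[
\bar k_1^2-\bar k_1'-\bar k_0=\tfrac{169}{16}+\tfrac{15}4(i_1^2+i_2^2)+\tfrac34i_4^2-15i_1-\tfrac{15}4i_2+\tfrac58i_4 .
\]
The terms with $i_4$ are $R(\frac34i_4^2+\frac58i_4)+\frac34R'i_4=\frac{11}8Q+\frac34Q'$. Multiply \eqref{eq:A} by $16\lambda^2$. The factor of $R$ is $169\lambda^2+60\langle2,6,5\rangle-240\lambda^2i_1-60\lambda^2i_2$, that of $-R'$ is $90\lambda^2-36\lambda^2(i_1+i_2)$, and that of $\lambda^2$ is $8R''+22Q+12Q'-64U$. We obtain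
\begin{multline*}
R\,\langle-11,-66,277,948,676\rangle-R'\,\langle18,216,702,864,360\rangle\\
+\lambda^2\langle22,-20,-1922,-9536,-12224\rangle-(1+4z)\Omega_1+4\lambda V_1=0 .
\end{multline*}
The five summands are the rows below, and every column sums to $0$.
\begin{center}\footnotesize\setlength{\arraycolsep}{3pt}
$\begin{array}{rrrrrrrrr}
z^0&z^1&z^2&z^3&z^4&z^5&z^6&z^7&z^8\\\hline
-11&-88&398&3856&1921&-37280&-105324&-112048&-43264\\
0&-36&396&12636&84420&254376&393264&303264&92160\\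
22&112&-1756&-21064&-94578&-220456&-281032&-184832&-48896\\
-55&-524&-1758&-2076&1257&3408&-1484&-3568&0\\
44&536&2720&6648&6980&-48&-5424&-2816&0
\end{array}$
\end{center}
\end{proof}

\begin{proof}[Proof of \eqref{eq:B}]
From $\nu_0'=19z/(4N)-\nu_0(2-\nu_1)$ we get $\nu_1\nu_0-\nu_0'=(18+19z)/(4N)$. The terms containing $N$ are
\[
R(\nu_1\nu_0-\nu_0')+\bigl(R\bar k_1-\tfrac32R'\bigr)\nu_0+R\bar k_0\nu_1=\frac{4(18+19z)\lambda R+(9+19z)\Upsilon_1+(2+3z)\Upsilon_0}{16\lambda N},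
\]
where
\begin{align*}
\Upsilon_1&=\Upsilon-3\lambda R'=\langle1,19,293,1513,3414,3400,1152\rangle,\\
\Upsilon_0&=16\lambda R\bar k_0=56\lambda R-(68+112z)R+2\lambda Q\\
&=\langle-10,34,462,-282,-6220,-12160,-7168\rangle .
\end{align*}
The three terms of the numerator are
\begin{gather*}
\langle72,436,-700,-11292,-35052,-50456,-35360,-9728\rangle,\\
\langle9,190,2998,19184,59473,95466,74968,21888\rangle,\\
\langle-20,38,1026,822,-13286,-42980,-50816,-21504\rangle,
\end{gather*}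
with sum $\langle61,664,3324,8714,11135,2030,-11208,-9344\rangle=NV_0$, where
\[
V_0=\langle61,481,1637,1879,-1050,-2336\rangle .
\]
So these terms equal $V_0/(16\lambda)$. Next,
\[
\bar k_1\bar k_0=\tfrac{105}8+\tfrac{33}8i_1^2+\tfrac94i_2^2-\tfrac1{16}i_4^2-\tfrac{67}3i_1+\tfrac{21}{16}i_2+\tfrac{137}{96}i_4,
\]
and hence
\[
\bar k_1\bar k_0-\bar k_0'=\tfrac{105}8+\tfrac{55}8i_1^2+\tfrac{15}4i_2^2-\tfrac3{16}i_4^2-\tfrac{301}{12}i_1-\tfrac3{16}i_2+\tfrac{149}{96}i_4 .
\]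
The terms with $i_4$ are $R(-\frac3{16}i_4^2+\frac{149}{96}i_4)-\frac3{16}R'i_4=\frac{131}{96}Q-\frac3{16}Q'$. Multiply \eqref{eq:B} by $96\lambda^2$. The factor of $R$ is $1260\lambda^2+660(1+2z)^2+360(1+z)^2-2408\lambda^2i_1-18\lambda^2i_2$, that of $-R'$ is $504\lambda^2-396\lambda^2i_1-216\lambda^2i_2$, and that of $\lambda^2$ is $131Q-18Q'-192U'$. We obtain
\begin{multline*}
R\,\langle-146,-1192,26,5452,5040\rangle-R'\,\langle-108,180,2304,4032,2016\rangle\\
+\lambda^2\langle131,-130,-4401,-29456,-48384\rangle-3\Omega_0+6\lambda V_0=0 .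
\end{multline*}
Again the rows are the five summands, and every column sums to $0$.
\begin{center}\footnotesize\setlength{\arraycolsep}{3pt}
$\begin{array}{rrrrrrrrr}
z^0&z^1&z^2&z^3&z^4&z^5&z^6&z^7&z^8\\\hline
-146&-1484&1000&44016&115282&-41004&-531936&-731968&-322560\\
0&216&-5328&-20952&111312&752832&1601856&1491840&516096\\
131&656&-3478&-55980&-283369&-726564&-1000068&-698432&-193536\\
-351&-3372&-11406&-13596&9609&25104&-15204&-33408&0\\
366&3984&19212&46512&47166&-10368&-54648&-28032&0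
\end{array}$
\end{center}
\end{proof}

This completes the proof of Theorem~\ref{thm:structure}(c). We shall use it as a recurrence. Let $f=\sum a_nz^n$, $R=\sum R_kz^k$, $U=\sum U_kz^k$ with $U_0=0$. The coefficient of $z^n$ in (c) is $\sum_k[nR_k((n-k)^2+\frac k2(n-k))-2U_k(2n-k)]a_{n-k}$, so (c) reads
\begin{equation}\label{eq:rec}
\sum_{k=0}^4\Bigl(n-\frac k2\Bigr)\bigl[R_k\,n(n-k)-4U_k\bigr]a_{n-k}=0\qquad(n\ge0).
\end{equation}
The coefficient of $a_n$ is $n^3$, so a power series solution is determined by $a_0$.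

\section{The modular parametrization}\label{sec:modular}

\subsection*{Background}
Let $\mathbb H$ be the upper half-plane and $\Gamma=\Gamma_0(26)$ the group of matrices in $SL_2(\mathbb Z)$ with lower left entry divisible by $26$. Real matrices $W=\left(\begin{smallmatrix}a&b\\c&d\end{smallmatrix}\right)$ of positive determinant act on $\mathbb H$, and on functions in weight $2$ by $(\phi|W)(\tau)=\det W\,(c\tau+d)^{-2}\phi(W\tau)$; this is the pullback of the differential $\phi\,d\tau$. We use the following standard facts.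
\begin{itemize}
\item[(F1)] The quotient $\Gamma\backslash\mathbb H$ together with four cusps is a compact Riemann surface $X_0(26)$ of genus $2$, and $q$ is a local parameter at the cusp $\infty$. The map $\phi\mapsto\phi\,dq/q$ identifies the cusp forms of weight $2$ on $\Gamma$ with the holomorphic differentials.
\item[(F2)] A point $\tau_e\in\mathbb H$ is elliptic if it is fixed by an element of $\Gamma$ other than $\pm I$. The classes of elliptic points of order $2$ and $3$ are counted by the solutions modulo $26$ of $n^2+1\equiv0$ and $n^2+n+1\equiv0$; there are two ($n=\pm5$) and none ($n^2+n+1$ is odd). At an elliptic point of order $2$ a local parameter of $X_0(26)$ vanishes to order $2$ in $\tau-\tau_e$; at any other point of $\mathbb H$, $\tau$ gives a local parameter.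
\item[(F3)] For $n\in\{2,13,26\}$ the integer matrices $\left(\begin{smallmatrix}na&b\\26c&nd\end{smallmatrix}\right)$ of determinant $n$ form one coset $W_n\Gamma=\Gamma W_n$. They normalize $\Gamma$ and induce the Atkin--Lehner involutions $w_n$ of $X_0(26)$, with $w_2w_{13}=w_{26}$; $w_{26}$ is induced by $\tau\mapsto-1/(26\tau)$. The group $\Gamma_0(26)+$ is generated by $\Gamma$ and these matrices, and a Hauptmodul is a generator of the field of meromorphic functions on $X_0(26)$ invariant under all $w_n$. A newform $\sum a_nq^n$ of weight $2$ and level $26$ has eigenvalue $-a_p$ under $w_p$ for $p=2,13$.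
\item[(F4)] In genus $2$, a nonzero holomorphic differential has two zeros (with multiplicity), two independent ones have no common zero, and their ratio is a function of degree $2$.
\end{itemize}
One consequence is used twice. \emph{If $n\in\{13,26\}$ and $w_n$ fixes the class of $\tau\in\mathbb H$, then $\tau$ is fixed by a matrix as in \textup{(F3)} of trace $0$, and $\tau\in\mathbb Q(\sqrt{-n})$.} Indeed, some matrix of the coset fixes $\tau$; its trace is divisible by $n$ and has square $<4n<n^2$. For $n=2$ the trace $\pm2$ is also possible, and we shall see that $w_2$ has fixed points in $\mathbb Q(i)$.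

\subsection*{The function $X$ and the sextic}
The space of cusp forms is spanned by the newforms of the elliptic curves 26a ($y^2+xy+y=x^3-5x-8$) and 26b ($y^2+xy+y=x^3-x^2-3x+3$). From the tables in \cite{Cremona},
\begin{align*}
\mathbf a&=q-q^2+q^3+q^4-3q^5-q^6-q^7-q^8-2q^9+3q^{10}+\cdots,\\
\mathbf b&=q+q^2-3q^3+q^4-q^5-3q^6+q^7+q^8+6q^9-q^{10}+\cdots,
\end{align*}
with $a_{13}=1$ and $-1$ respectively. So $w_2$ acts by $+1$ on $\mathbf a$ and $-1$ on $\mathbf b$, and $w_{26}$ acts by $-1$ on both. Put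
\begin{align*}
f_1&=\tfrac12(\mathbf a+\mathbf b)=q-q^3+q^4-2q^5-2q^6+2q^9+\cdots,\\
f_2&=\tfrac12(\mathbf b-\mathbf a)=q^2-2q^3+q^5-q^6+q^7+q^8+4q^9-2q^{10}+\cdots,
\end{align*}
\begin{equation}\label{eq:X}
X=\frac{f_2}{f_1}=q-2q^2+q^3-2q^4+4q^5-4q^6+5q^7-6q^8+9q^9+\cdots .
\end{equation}
Then $f_1|w_2=-f_2$ and $f_2|w_2=-f_1$, so $X\circ w_2=1/X$ and $X\circ w_{26}=X$. By (F4), $X$ has degree $2$ and its poles are the zeros of $\omega=f_1dq/q$. Since $w_{26}$ preserves $X$ and is not the identity, it interchanges the two points of each fiber of $X$, and the functions invariant under $w_{26}$ are the rational functions of $X$. The zeros of $X$ are the cusps $\infty$ and $0=w_{26}(\infty)$, both simple; the poles are their images under $w_2$, which are the other two cusps. Thus $X$ is finite and nonzero on $\mathbb H$, takes every value in $\mathbb C\setminus\{0\}$ there, and $\Gamma_0(26)+$ is transitive on the cusps.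

The function $y=\theta_qX/f_1=dX/\omega$ satisfies $y\circ w_{26}=-y$ and $y\circ w_2=d(1/X)/(-X\omega)=y/X^3$. Its poles lie at the poles of $X$ and have order $2+1=3$. Hence $y^2=P(X)$ with a polynomial $P$ of degree $6$, and $P(1/X)=P(X)/X^6$. From \eqref{eq:X}, $y=1-4q+4q^2-13q^3+\cdots$ and $y^2=1-8q+24q^2-58q^3+\cdots$. With $X^2=q^2-4q^3+\cdots$ this gives the coefficients $1,-8,8,-18$ of $1,X,X^2,X^3$, and the symmetry gives the rest:
\[
P=X^6-8X^5+8X^4-18X^3+8X^2-8X+1=X^3C(s),\qquad s=X+\frac1X,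
\]
where $C(s)=s^3-8s^2+5s-2$. The zeros of $y$ are the zeros of $dX$, that is, the fixed points of $w_{26}$.

\begin{lemma}\label{lem:ell}
The fiber $X=1$ consists of the two elliptic points. If $\tau\in\mathbb H$ and $X(\tau)\ne1$, then $f_1(\tau)\neq0$. At an elliptic point $\tau_e$, $X-1$ has a zero of order $2$ and $f_1$ a zero of order $1$ in $\tau-\tau_e$.
\end{lemma}

\begin{proof}
An elliptic point of order $2$ is fixed by an integer matrix of determinant $1$ and trace $0$, so it lies in $\mathbb Q(i)$, and neither $w_{13}$ nor $w_{26}$ fixes its class. These involutions permute the two elliptic points, so each interchanges them, and $w_2=w_{13}w_{26}$ fixes them. At such a point $X=1/X$ and $y=y/X^3$. If $X=-1$, then $y=0$, contradicting $P(-1)=52$. So $X=1$ at both points; as $\deg X=2$, they form the whole fiber, and $X-1$ is a local parameter at each. The differential $\omega=2\pi if_1d\tau$ has no zero away from the cusps.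 The remaining assertions follow from (F2): at $\tau_e$, $\omega$ is a unit times $d(X-1)$.
\end{proof}

\subsection*{The Hauptmodul and the form}
The functions invariant under $w_{26}$ and $w_2$ are the rational functions of $s$, and $1/(s-c)=q+\cdots$ is a Hauptmodul for every constant $c$. The identity
\[
z^3C(2+1/z)=(1+2z)^3-8z(1+2z)^2+5z^2(1+2z)-2z^3=Q(z)
\]
shows that $c=2$ produces the cubic of Theorem~\ref{thm:structure}. The form $f^*$ is then chosen so that $(\theta_qz/(zf^*))^2=R(z)$. Define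
\begin{equation}\label{eq:zf}
z=\frac X{(1-X)^2}=\frac1{s-2},\qquad f^*=\frac{f_1(1-X)^3}X .
\end{equation}
Then $1+2z=\frac{1+X^2}{(1-X)^2}$, $1+4z=\frac{(1+X)^2}{(1-X)^2}$, $P=X^3z^{-3}Q(z)=(1-X)^6Q(z)$, and $X\frac d{dX}\log z=\frac{1+X}{1-X}$. Hence
\[
\sigma:=\frac{\theta_qz}{zf^*}=\frac{y(1+X)}{(1-X)^4},\qquad\sigma^2=(1+4z)Q=R(z).
\]
Further $f^*|w_{26}=-f^*$ and $f^*|w_2=-f_2X(1-1/X)^3=f^*$. The form $f^*$ is holomorphic on $\mathbb H$, equals $1+O(q)$ at $\infty$, and by Lemma~\ref{lem:ell} vanishes only at the elliptic points, to order $1+6=7$.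

\begin{proposition}\label{prop:fstar}
As power series in $z$, $f^*=f$.
\end{proposition}

\begin{proof}
The idea is that $\sqrt{f^*}$ and $\tau\sqrt{f^*}$ span a space preserved by the group, so they solve a second-order equation with invariant coefficient, and $f^*$ solves the equation for squares of its solutions. Let $D=\frac1{f^*}\theta_q$; on functions of $z$ near $q=0$, $D=\sigma\theta$ and $D^2=R\theta^2+\frac12(\theta R)\theta$. Put
\[
U^*=\frac12\frac{D^2f^*}{f^*}-\frac14\Bigl(\frac{Df^*}{f^*}\Bigr)^2 .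
\]
For a local branch $\varphi=\sqrt{f^*}$ we have $D^2\varphi=U^*\varphi$. Since $D\tau=\frac1{2\pi i}\varphi^{-2}$, we get $D(\tau\varphi)=\tau D\varphi+\frac1{2\pi i}\varphi^{-1}$ and $D^2(\tau\varphi)=\tau D^2\varphi=U^*\tau\varphi$.

\emph{$U^*$ is invariant.} Let $W=\left(\begin{smallmatrix}a&b\\c&d\end{smallmatrix}\right)\in\Gamma_0(26)+$, so $f^*|W=\pm f^*$. Since $D\phi=d\phi/(2\pi if^*d\tau)$, we have $D(\phi\circ W)=\pm(D\phi)\circ W$ for every $\phi$, and $\varphi\circ W$ is a constant multiple of $(c\tau+d)\varphi$. Therefore $(U^*\circ W)(\varphi\circ W)=D^2(\varphi\circ W)=U^*\cdot(\varphi\circ W)$.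

\emph{$U^*$ is a polynomial in $z$.} At $\infty$ we have $U^*=O(q)$, and the group is transitive on the cusps. So $U^*$ is a rational function of $z$ vanishing at $z=0$. It is holomorphic wherever $f^*\ne0$, so its only pole is at $X=1$, that is, $z=\infty$. At $\tau_e$ each application of $D$ lowers the order in $\tau-\tau_e$ by at most $8$, so $U^*$ has a pole of order at most $16$, while $z$ has a pole of order $4$. Hence $U^*=\sum_{k=1}^4U_k^*z^k$.

\emph{The equation.} From $f^*=\varphi^2$ we get $D^2f^*-2U^*f^*=2(D\varphi)^2$, so $D(D^2f^*-2U^*f^*)=4U^*\varphi D\varphi=2U^*Df^*$. Near $q=0$, $f^*$ is a convergent power series in $z=q+\cdots$ and $\sigma\ne0$. Dividing by $\sigma$, we see that $f^*$ satisfies (c), hence \eqref{eq:rec}, with $U^*$ in place of $U$.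

\emph{$U^*=U$.} From \eqref{eq:X}, $z=X+2X^2+3X^3+4X^4+\cdots=q-4q^3-4q^4+\cdots$, $f_1/X=1+2q+2q^2+5q^3+6q^4+\cdots$, $(1-X)^3=1-3q+9q^2-16q^3+30q^4+\cdots$. So $f^*=1-q+5q^2+q^3+7q^4+\cdots$, and with $z^2=q^2-8q^4+\cdots$,
\[
f^*=1-z+5z^2-3z^3+43z^4+\cdots,
\]
in agreement with Example~\ref{ex:first}. The recurrence for $n=1,\dots,4$, each time with the values already found, reads
\begin{gather*}
-1-2U_1^*=0,\qquad40-9-4U_2^*=0,\qquad-81+175+200-6U_3^*=0,\\
2752-273-3225+1250-8U_4^*=0,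
\end{gather*}
so $U^*=-\frac12z+\frac{31}4z^2+49z^3+63z^4=U$. Thus $f$ and $f^*$ satisfy the same recurrence \eqref{eq:rec} with $a_0=1$.
\end{proof}

\subsection*{The range on the imaginary axis}
Proposition~\ref{prop:fstar} is a statement near $q=0$. To reach $i\sqrt{3/26}$ and $i\sqrt{5/26}$ we must know that $z(it)$ stays in the interval of Lemma~\ref{lem:conv}. The map $X\mapsto X/(1-X)^2$ is an increasing bijection $(0,1)\to(0,\infty)$; let $X^*\in(0,1)$ correspond to $z^*$. Since $P=(1-X)^6Q(z)$, we have $P>0$ on $[0,X^*)$ and $P(X^*)=0$.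

\begin{lemma}\label{lem:range}
The map $t\mapsto X(it)$ is a decreasing bijection $(1/\sqrt{26},\infty)\to(0,X^*)$, $X(i/\sqrt{26})=X^*$, and $y(it)>0$, $f_1(it)>0$ for $t>1/\sqrt{26}$.
\end{lemma}

\begin{proof}
The Fourier coefficients are real, so $X,f_1,y$ are real on the axis; as $t\to\infty$, $X\sim f_1\sim q>0$ and $y\to1$. Let $t_0\ge0$ be the infimum of the $t>0$ such that $0<X(it')<X^*$ for all $t'>t$. On $(t_0,\infty)$ we have $y^2=P(X)>0$, and $f_1\ne0$ by Lemma~\ref{lem:ell}; by continuity $y,f_1>0$, and $\frac{d}{dt}X(it)=-2\pi f_1y<0$. If $t_0<1/\sqrt{26}$, then $y(i/\sqrt{26})>0$, although $y\circ w_{26}=-y$ forces $y(i/\sqrt{26})=0$. So $t_0>0$, and $0<X(it_0)\le X^*$ by monotonicity. If $X(it_0)<X^*$, continuity would allow a smaller $t_0$. Hence $X(it_0)=X^*$ and $y(it_0)=0$, so $w_{26}$ fixes the class of $it_0$, and $it_0$ is fixed by a matrix $\left(\begin{smallmatrix}26a&b\\26c&-26a\end{smallmatrix}\right)$ of determinant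 $26$. The fixed point equation $26c\tau^2-52a\tau-b=0$ at $\tau=it_0$ gives $a=0$, then $bc=-1$ and $t_0^2=-b/(26c)=1/26$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:structure}(d)]
For $t>1/\sqrt{26}$ we have $z(it)\in(0,z^*)$ by Lemma~\ref{lem:range}, so $g(z(it))$ is real-analytic in $t$ by Lemma~\ref{lem:conv}, and so is $(1+2z(it))f^*(it)$. The two agree for large $t$ by Proposition~\ref{prop:fstar}, hence on the whole half-line.
\end{proof}

In terms of $f_1$, part (d) says that for $\tau=it$, $t>1/\sqrt{26}$,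
\begin{equation}\label{eq:f1g}
f_1=\frac{X\,g(z)}{(1-X)(1+X^2)} .
\end{equation}

\section{A formula for $1/\pi$ at $\tau=i\sqrt{\ell/26}$}\label{sec:pi}

Let $\ell\in\{3,5\}$, $t_1=1/\sqrt{26\ell}$ and
\[
\tau_1=it_1,\qquad\tau_0=\ell\tau_1=i\sqrt{\ell/26}=-1/(26\tau_1).
\]
Since $\ell>1$, Lemma~\ref{lem:range} applies at $\tau_0$: $X_0:=X(\tau_0)=X(\tau_1)\in(0,X^*)$, $y_0:=y(\tau_0)>0$, $f_1(\tau_0)>0$, and $y(\tau_1)=-y_0$. Let $s_0,z_0$ be the values of $s,z$ at $\tau_0$ and $v_0=1/X_0-X_0=\sqrt{s_0^2-4}$. We work with the cusp form $f_1$ rather than $f^*$ because $\theta_qX=f_1y$ ties it directly to $X$. From $f_1|w_{26}=-f_1$, the function $A(t)=f_1(it)$ satisfies $A(\frac1{26t})=26t^2A(t)$; in particular $f_1(\tau_1)=\ell f_1(\tau_0)\ne0$. So $\theta_qX\ne0$ at $\tau_1$, and near $\tau_1$ the function $Y=X(\ell\tau)$ is an analytic function of $X=X(\tau)$. Put $\zeta=\log X$, $\eta=\log Y$, and let $\eta',\eta''$ be the derivatives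 of $\eta$ with respect to $\zeta$.

\begin{proposition}\label{prop:master}
We have $\eta'(\tau_1)=-1$, and with $g,\theta g$ evaluated at $z_0$,
\begin{equation}\label{eq:master}
\frac{\sqrt{(s_0+2)C(s_0)}}{s_0}\left[2z_0\,\theta g+\Bigl(z_0+\frac2{s_0}-\frac{C'(s_0)}{C(s_0)}-\frac{\eta''(\tau_1)}{v_0}\Bigr)g\right]=\frac1\pi\sqrt{\frac{26}\ell}.
\end{equation}
\end{proposition}

\begin{proof}
Let $\mathcal M(\tau)=\ell f_1(\ell\tau)/f_1(\tau)$, so $\mathcal M(\tau_1)=1$. We compute its logarithmic derivative at $\tau_1$ in two ways.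

\emph{From the functional equation.} As $26t_1^2=1/\ell$, the logarithmic derivative of the functional equation at $t_1$ is $-\ell\frac{A'}A(\ell t_1)=\frac2{t_1}+\frac{A'}A(t_1)$. Hence $\frac d{dt}\log\mathcal M(it)=2\ell\frac{A'}A(\ell t_1)+2\sqrt{26\ell}$ at $t_1$. Dividing by $2\pi\ell$ and using $\frac d{dt}=-2\pi\theta_q$,
\begin{equation}\label{eq:log}
2\,\theta_q\log f_1(\tau_0)-\frac1\ell\,\theta_q\log\mathcal M(\tau_1)=\frac1\pi\sqrt{\frac{26}\ell}.
\end{equation}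

\emph{From the relation between $X$ and $Y$.} Since $\theta_qX=f_1y$ and $\theta_qY=\ell f_1(\ell\tau)y(\ell\tau)$,
\[
\mathcal M=\eta'\,\frac YX\,\frac{y(\tau)}{y(\ell\tau)} .
\]
At $\tau_1$ we have $X=Y=X_0$, $y(\tau)=-y(\ell\tau)$ and $\mathcal M=1$, so $\eta'=-1$. With $y(\tau)^2=P(X)$ and $y(\ell\tau)^2=P(Y)$,
\[
\frac{d\log\mathcal M}{d\zeta}=\frac{\eta''}{\eta'}+\eta'-1+\frac{XP'(X)}{2P(X)}-\eta'\,\frac{YP'(Y)}{2P(Y)}=-\eta''-2+\frac{X_0P'(X_0)}{P(X_0)}\quad\text{at }\tau_1 .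
\]
As $P=X^3C(s)$ and $ds/d\zeta=X-1/X$, this equals $1-\eta''-v_0C'(s_0)/C(s_0)$.

\emph{The derivative of $f_1$.} Near $\tau_0$ on the axis we use \eqref{eq:f1g}, with $\zeta=\log X$ as coordinate. With $v=1/X-X$ we have $\frac{d\log z}{d\zeta}=\frac{1+X}{1-X}=vz$, $\frac{2X}{1-X}=vz-1$ and $2-\frac{4X^2}{1+X^2}=\frac{2v}s$. Hence
\[
2\frac{d\log f_1}{d\zeta}=2+2vz\frac{\theta g}g+\frac{2X}{1-X}-\frac{4X^2}{1+X^2}=2vz\frac{\theta g}g+vz-1+\frac{2v}s .
\]
Now $\theta_q\zeta=f_1y/X$ equals $\mu:=f_1(\tau_0)y_0/X_0$ at $\tau_0$ and $-\ell\mu$ at $\tau_1$. So the left side of \eqref{eq:log} is $\mu$ times the sum of the two logarithmic derivatives, namely $\mu v_0/g$ times the bracket in \eqref{eq:master}. Finally $y_0=X_0^{3/2}\sqrt{C(s_0)}$, $1+X_0^2=s_0X_0$ and $1-X_0=\sqrt{X_0(s_0-2)}$, so \eqref{eq:f1g} gives $\mu=g\sqrt{C(s_0)}/(s_0\sqrt{s_0-2})$ and $\mu v_0/g=\sqrt{(s_0+2)C(s_0)}/s_0$.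
\end{proof}

It remains to find $s_0$ and $\eta''(\tau_1)$.

\section{Modular equations of degree $3$ and $5$}\label{sec:modeq}

The location of the zeros and poles of $X$ and the involutions leave so few unknowns in the relation between $X(\tau)$ and $X(\ell\tau)$ that the expansion \eqref{eq:X} nearly determines it. Let $\Sigma_\ell$ be the set of integer matrices of determinant $\ell$ with lower left entry divisible by $26$; it is stable under left and right multiplication by $\Gamma$.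

\begin{lemma}\label{lem:Phi}
For $\ell\in\{3,5\}$ there is a polynomial
\[
\Phi_\ell(X,Y)=X^{\ell+1}+Y^{\ell+1}+\sum_{i,j=1}^\ell c_{ij}X^iY^j,\qquad c_{ij}=c_{ji}=c_{\ell+1-i,\ell+1-j},
\]
such that $\Phi_\ell(X(\tau),X(\gamma\tau))=0$ for all $\gamma\in\Sigma_\ell$ and $\tau\in\mathbb H$; in particular $\Phi_\ell(X(\tau),X(\ell\tau))=0$.
\end{lemma}

\begin{proof}
\emph{Cosets.} Since $\ell$ is prime, $\gamma\in\Sigma_\ell$ has rank $1$ modulo $\ell$, and its row space modulo $\ell$ depends only on $\Gamma\gamma$. If $\gamma,\gamma'$ have the same row space, then $\gamma'\operatorname{adj}\gamma\equiv0\pmod\ell$, because $\gamma\operatorname{adj}\gamma=\ell I$. So $\gamma'\gamma^{-1}=\frac1\ell\gamma'\operatorname{adj}\gamma$ is integral of determinant $1$, and its lower left entry is divisible by $26$ because $\ell$ is prime to $26$. Thus the cosets correspond to the $\ell+1$ lines in $\mathbb F_\ell^2$, with representatives $\left(\begin{smallmatrix}\ell&0\\0&1\end{smallmatrix}\right)$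 and $\left(\begin{smallmatrix}1&j\\0&\ell\end{smallmatrix}\right)$, $0\le j<\ell$, for the lines through $(0,1)$ and $(1,j)$. Right multiplication by $\Gamma$ permutes the cosets transitively: $\left(\begin{smallmatrix}1&1\\0&1\end{smallmatrix}\right)$ sends $(1,j)$ to $(1,j+1)$, and $\left(\begin{smallmatrix}1&0\\26&1\end{smallmatrix}\right)$ sends $(0,1)$ to $(26,1)$, which spans another line. The functions $X\circ\gamma$ are $X(\ell\tau)=q^\ell+\cdots$ and $X(\frac{\tau+j}\ell)=e^{2\pi ij/\ell}q^{1/\ell}+\cdots$; they are distinct.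

\emph{Involutions.} Take $W_{26}=\left(\begin{smallmatrix}0&-1\\26&0\end{smallmatrix}\right)$ and $W_2=\left(\begin{smallmatrix}2&-1\\26&-12\end{smallmatrix}\right)$. For $\gamma=\left(\begin{smallmatrix}a&b\\26c&d\end{smallmatrix}\right)$ we have $W_{26}\gamma W_{26}^{-1}=\left(\begin{smallmatrix}d&-c\\-26b&a\end{smallmatrix}\right)$ and
\[
W_2\gamma W_2^{-1}=\begin{pmatrix}-12a-26b+156c+13d&a+2b-13c-d\\26(-6a-13b+72c+6d)&13a+26b-156c-12d\end{pmatrix},
\]
both in $\Sigma_\ell$. As $W=W_n$ normalizes $\Gamma$, the map $\gamma\mapsto\gamma'=W\gamma W^{-1}$ permutes the cosets, and $X\circ\gamma'\circ W=X\circ W\circ\gamma$. So $w_{26}$ permutes the $\ell+1$ functions, and $w_2$ maps them to their inverses.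

\emph{Shape.} Let $e_1,\dots,e_{\ell+1}$ be the elementary symmetric functions of the $X\circ\gamma$. They are holomorphic on $\mathbb H$, invariant under $\Gamma$ and $w_{26}$, vanish at $\infty$, and satisfy $e_i\circ w_2=e_{\ell+1-i}/e_{\ell+1}$ (with $e_0=1$), so they are meromorphic at all cusps. Hence each $e_i$ is a rational function of $X$ with no pole at finite $X$, that is, a polynomial, with $e_i(0)=0$. The product $e_{\ell+1}$ has no zero on $\mathbb H$, so it is a monomial, and $e_{\ell+1}=q^{\ell+1}+\cdots$ because $\ell$ is odd; thus $e_{\ell+1}=X^{\ell+1}$. Then $e_{\ell+1-i}(X)=X^{\ell+1}e_i(1/X)$, so $\deg e_i\le\ell$ for $1\le i\le\ell$. Since $\ell+1$ is even, $\Phi_\ell(X,Y):=\prod_\gamma(Y-X\circ\gamma)$ has the stated form with $c_{ij}=c_{\ell+1-i,\ell+1-j}$.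

\emph{Symmetry.} A polynomial in $\mathbb C(X)[Y]$ that vanishes at one $X\circ\gamma$ vanishes at all of them, by transitivity, and is then divisible by $\Phi_\ell$, since the roots are distinct. Putting $\tau=-1/(26\ell u)$ in $\Phi_\ell(X(\tau),X(\ell\tau))=0$ gives $\Phi_\ell(X(\ell u),X(u))=0$. So $\Phi_\ell(Y,X)$, monic of degree $\ell+1$ in $Y$, vanishes at $Y=X(\ell u)$ and equals $\Phi_\ell(X,Y)$.
\end{proof}

Extend the notation by $c_{\ell+1,0}=c_{0,\ell+1}=1$, so that $\Phi_\ell=\sum c_{ij}X^iY^j$, and put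
\[
\psi_\ell(s)=\sum c_{ij}X^{i+j-\ell-1},\qquad\Psi_\ell(s)=\sum c_{ij}(i-j)^2X^{i+j-\ell-1}.
\]
Both sums are invariant under $X\mapsto1/X$, hence polynomials in $s$, and $\Phi_\ell(X,X)=X^{\ell+1}\psi_\ell(s)$.

\begin{lemma}\label{lem:eta}
We have $s_0>2$ and $\psi_\ell(s_0)=0$. If $\psi_\ell'(s_0)\ne0$, then $\dfrac{\eta''(\tau_1)}{v_0}=\dfrac{2\Psi_\ell(s_0)}{(s_0^2-4)\,\psi_\ell'(s_0)}$.
\end{lemma}

\begin{proof}
The first assertion holds because $X(\tau_1)=X(\ell\tau_1)=X_0\in(0,1)$. Differentiate $\sum c_{ij}e^{i\zeta+j\eta}=0$ (here $i,j$ are the indices) twice with respect to $\zeta$ and put $\eta'=-1$, $X=Y=X_0$: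
\[
\sum c_{ij}(i-j)^2X_0^{i+j}+\eta''\sum c_{ij}\,j\,X_0^{i+j}=0 .
\]
By $c_{ij}=c_{ji}$ the second sum is $\frac12\frac d{d\zeta}\bigl(X^{\ell+1}\psi_\ell(s)\bigr)=-\frac12X_0^{\ell+1}v_0\psi_\ell'(s_0)$. So $\eta''=2\Psi_\ell/(v_0\psi_\ell')$, and $v_0^2=s_0^2-4$.
\end{proof}

To find the $c_{ij}$, put $\chi=X/q$. By \eqref{eq:X} the powers of $\chi$ have the following coefficients.
\begin{center}\small\setlength{\arraycolsep}{4pt}
$\begin{array}{c|rrrrrrrrr}
&q^0&q^1&q^2&q^3&q^4&q^5&q^6&q^7&q^8\\\hline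
\chi&1&-2&1&-2&4&-4&5&-6&9\\
\chi^2&1&-4&6&-8&17&-28&38&-56&84\\
\chi^3&1&-6&15&-26&51&-102&172&-276&453\\
\chi^4&1&-8&28&-64&134&-288&&&\\
\chi^5&1&-10&45&-130&310&&&&\\
\chi^6&1&-12&66&-232&639&-1596&3774&-8328&17283
\end{array}$
\end{center}

\subsection*{Degree $3$}
By the symmetries the unknowns are $c_{11}=c_{33}$, $c_{12}=c_{21}=c_{23}=c_{32}$, $c_{13}=c_{31}$ and $c_{22}$. With $Y=q^3-2q^6+O(q^9)$,
\begin{align*}
X^4&=q^4-8q^5+28q^6-64q^7+134q^8+\cdots,&X^3Y&=q^6-6q^7+15q^8+\cdots,\\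
XY&=q^4-2q^5+q^6-4q^7+8q^8+\cdots,&XY^2&=q^7-2q^8+\cdots,\\
X^2Y&=q^5-4q^6+6q^7-10q^8+\cdots,&X^2Y^2&=q^8+\cdots,
\end{align*}
and all other monomials are $O(q^9)$. The coefficients of $q^4,q^5,q^6,q^8$ in $\Phi_3(X,Y)=0$ give in turn
\begin{gather*}
1+c_{11}=0,\qquad-8+2+c_{12}=0,\qquad28-1-24+c_{13}=0,\\
134-8-60-45-12+c_{22}=0,
\end{gather*}
so $c_{11}=-1$, $c_{12}=6$, $c_{13}=-3$, $c_{22}=-9$; the coefficient of $q^7$ is a check, $-64+4+36+18+6=0$. Hence
\begin{equation}\label{eq:psi3}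
\begin{aligned}
\psi_3&=2-(s^2-2)+12s-6-9=-(s-1)(s-11),\\
\Psi_3&=32+12s-24=12s+8 .
\end{aligned}
\end{equation}

\subsection*{Degree $5$}
The unknowns are $c_{11},\dots,c_{15},c_{22},c_{23},c_{24},c_{33}$. In $\Phi_5$ the values $c_{12},c_{13},c_{14},c_{23}$ occur four times each, $c_{11},c_{15},c_{22},c_{24}$ twice each, and $c_{33}$ once. We have $Y=q^5-2q^{10}+O(q^{15})$, $Y^2=q^{10}+O(q^{15})$, $Y^3=O(q^{15})$. Let $[\chi^i]_n$ be the coefficient of $q^n$ in $\chi^i$ ($0$ for $n<0$). For $0\le n\le8$ the coefficient of $q^{6+n}$ in $\Phi_5(X,Y)=0$ gives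
\[
[\chi^6]_n+\sum_{i=1}^5c_{1i}[\chi^i]_{n+1-i}+\sum_{i=1}^4(c_{2i}-2c_{1i})[\chi^i]_{n-4-i}=0 .
\]
For $n=0,\dots,4$ these read $1+c_{11}=0$, $-12+2+c_{12}=0$, $66-1-40+c_{13}=0$, $-232+2+60+150+c_{14}=0$ and $639-4-80-375-160+c_{15}=0$, so
\[
c_{11}=-1,\qquad c_{12}=10,\qquad c_{13}=-25,\qquad c_{14}=20,\qquad c_{15}=-20 .
\]
The case $n=5$ is a check: with $c_{21}-2c_{11}=12$ it reads $-1596+4+170+650+560+200+12=0$. For $n=6,7,8$,
\begin{align*}
3774-5-280-1275-1280-900-24+(c_{22}-20)&=0,\\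
-8328+6+380+2550+2680+2600+12+40+(c_{23}+50)&=0,\\
17283-9-560-4300-5760-6200-24-60-360+(c_{24}-40)&=0,
\end{align*}
so $c_{22}=10$, $c_{23}=10$, $c_{24}=30$. The monomial $X^3Y^3$ begins with $q^{18}$, out of reach of \eqref{eq:X}, and we find $c_{33}$ from an elliptic point instead. The matrix $\gamma_0=\left(\begin{smallmatrix}5&-1\\26&-5\end{smallmatrix}\right)\in\Gamma$ fixes $\tau_e=(5+i)/26$, and so does $2I+\gamma_0=\left(\begin{smallmatrix}7&-1\\26&-3\end{smallmatrix}\right)\in\Sigma_5$. As $X(\tau_e)=1$ by Lemma~\ref{lem:ell}, we get $\Phi_5(1,1)=0$, that is, $2-2+40-100+80-40+20+40+60+c_{33}=0$ and $c_{33}=-100$. With $s_k=X^k+X^{-k}$, so that $s_2=s^2-2$, $s_3=s^3-3s$, $s_4=s^4-4s^2+2$,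
\begin{equation}\label{eq:psi5}
\begin{aligned}
\psi_5&=-s_4+20s_3-40s_2+60s-78=-s^2(s-2)(s-18),\\
\Psi_5&=72+20s_3-200s_2+380s-640+240=20s^3-200s^2+320s+72 .
\end{aligned}
\end{equation}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:end}

By Lemma~\ref{lem:eta}, $s_0$ is a root of $\psi_\ell$ greater than $2$, and in both cases there is only one. By Lemma~\ref{lem:range}, $z_0=1/(s_0-2)\in(0,z^*)$, so by Lemma~\ref{lem:conv} the series converge and Theorem~\ref{thm:structure}(a) holds at $z_0$. On $\mathcal C$ we have $1/x=1/z_0+2=s_0$. Below, $g,\theta g,h$ are taken at $z_0$.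

\subsection*{The case $\ell=3$}
By \eqref{eq:psi3}, $s_0=11$, so $z_0=\frac19$ and $x=\frac1{11}$. We have $C=416$, $C'=192$, $\psi_3'=-10$, $\Psi_3=140$ and $s_0^2-4=117$, so $\eta''/v_0=-\frac{28}{117}$. In \eqref{eq:master} the prefactor is $\sqrt{13\cdot416}/11=52\sqrt2/11$, and the coefficient of $g$ is
\[
\frac19+\frac2{11}-\frac6{13}+\frac{28}{117}=\frac2{11}+\frac{13-54+28}{117}=\frac7{99}.
\]
Thus $\frac{52\sqrt2}{11}\cdot\frac{22\,\theta g+7g}{99}=\frac{\sqrt{26}}{\sqrt3\,\pi}$, that is, $22\,\theta g+7g=\frac{1089}{4\sqrt{39}\,\pi}$. Theorem~\ref{thm:structure}(a) at $z=\frac19$, multiplied by $81$, reads $182h=9g+110\,\theta g$. Hence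
\[
\sum_{k\ge0}(7k+1)\frac{S_k(1/11)}{9^k}=7h+g=\frac{245g+770\,\theta g}{182}=\frac5{26}(22\,\theta g+7g)=\frac{5445}{104\sqrt{39}\,\pi}.
\]

\subsection*{The case $\ell=5$}
By \eqref{eq:psi5}, $s_0=18$, so $z_0=\frac1{16}$ and $x=\frac1{18}$. We have $C=3328$, $C'=689$, $C'/C=\frac{53}{256}$, $\psi_5'=-18^2\cdot16=-5184$, $\Psi_5=57672$ and $s_0^2-4=320$, so $\eta''/v_0=-\frac{89}{1280}$. The prefactor is $\sqrt{20\cdot3328}/18=16\sqrt{65}/9$, and the coefficient of $g$ is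
\[
\frac1{16}+\frac19-\frac{53}{256}+\frac{89}{1280}=\frac19+\frac{80-265+89}{1280}=\frac{13}{360}.
\]
Thus $\frac{16\sqrt{65}}9\cdot\frac{45\,\theta g+13g}{360}=\frac{\sqrt{26}}{\sqrt5\,\pi}$, that is, $45\,\theta g+13g=\frac{81}{\sqrt2\,\pi}$. Theorem~\ref{thm:structure}(a) at $z=\frac1{16}$, multiplied by $128$, reads $273h=8g+153\,\theta g$. Hence
\[
\sum_{k\ge0}(1365k+181)\frac{S_k(1/18)}{16^k}=1365h+181g=221g+765\,\theta g=17(45\,\theta g+13g)=\frac{1377}{\sqrt2\,\pi}.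
\]
This proves Theorem~\ref{thm:main}. \qed

\begin{thebibliography}{9}

\bibitem{Cremona}
Cremona, \emph{Algorithms for Modular Elliptic Curves}, tables.

\bibitem{source}
``In this paper we study a family of polynomials $S_n^{(m)}(x):=\sum_{i,j=0}^n\binom ni^m\binom nj^m\binom{i+j}ix^{i+j}$ $(m,n=0,1,2,\ldots)$. For example, we sh'',
\texttt{https://juhe.plus/\allowbreak discover/\allowbreak feeds/\allowbreak 30966/\allowbreak url/\allowbreak zh/\allowbreak 293fbfdb56eb58e144a15660fa419f8e.html}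

\end{thebibliography}
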